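\title{Rational growth of finite-volume hyperbolic Coxeter groups\\ for every generating set}

\begin{abstract}
We prove that the growth series of a hyperbolic Coxeter group of finite covolume is a rational function for every finite generating set. More generally, this holds for every group that maps with finite kernel onto a lattice in the isometry group of hyperbolic $n$-space, and for generating sets with positive integer weights. The proof counts group elements along chains that advance one generator at a time away from the cusps and pass through a cusp in a single jump. Hyperbolic geometry shows that these chains have finitely many states, and the jumps between two states are counted by semilinear subsets of a free abelian group.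
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $G$ be a group with a finite generating set $S$. The \emph{word length} $|g|$ of $g\in G$ is the least length of a word in $S\cup S^{-1}$ that represents $g$. Let $a_k$ be the number of elements of length $k$. The \emph{growth series} of $(G,S)$ is
\[
\gamma_{G,S}(t)=\sum_{k\ge0}a_kt^k=\sum_{g\in G}t^{|g|}.
\]
It records the sizes of the spheres in the Cayley graph, and it is a rational function exactly when the numbers $a_k$ satisfy a linear recurrence with constant coefficients for all large $k$.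

The series depends on $S$. For $G=\mathbb Z$ and $S=\{1\}$ it is $(1+t)/(1-t)$. For $S=\{2,3\}$, sums of $k$ letters from $\{2,3\}$ fill the interval $[2k,3k]$, so $|m|=\lceil m/3\rceil$ for $m\ge2$, while $|1|=|3-2|=2$; the series is $1+4t+8t^2+6t^3/(1-t)$. No evident operation turns one series into the other. A proof of rationality for every generating set therefore has to rest on geometry that all Cayley graphs of $G$ share.

\subsection*{Hyperbolic Coxeter groups}
Let $P\subset\mathbb H^n$ be a finite-sided convex polyhedron, that is, an intersection of finitely many closed half-spaces. It need not be compact, and it may have ideal vertices on $\partial\mathbb H^n$. Suppose that any two distinct facets $F_i,F_j$ of $P$ that intersect in $\mathbb H^n$ meet at a dihedral angle $\pi/m_{ij}$ with $m_{ij}\ge2$ an integer. The group $G$ generated by the reflections $s_i$ in the facets $F_i$ acts discretely with fundamental domain $P$, and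
\[
G=\langle s_i\mid s_i^2\ \text{for all } i,\ (s_is_j)^{m_{ij}}\ \text{for all } i\ne j \text{ with } F_i\cap F_j\ne\emptyset \text{ in } \mathbb H^n\rangle .
\]
Facets that do not meet in $\mathbb H^n$, including those that meet only at an ideal point, give no relation. We call $G$ a \emph{hyperbolic Coxeter group} and the $s_i$ its \emph{Coxeter generators}. The triangle with angles $\pi/2$, $\pi/3$, $0$ gives $\langle a,b,c\mid a^2,b^2,c^2,(ab)^2,(bc)^3\rangle$, whose quotient orbifold $\mathbb H^2/G$ is non-compact of finite volume.

Three facts frame the question. A word-hyperbolic group is automatic by geodesics for any finite generating set, so its growth series is rational for every finite generating set. This applies to hyperbolic Coxeter groups with compact quotient, which are word-hyperbolic. Finally, by a theorem of Serre, the growth series of any Coxeter group with respect to its Coxeter generators is rational.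

When $\mathbb H^n/G$ has finite volume but is not compact, $G$ is in general not word-hyperbolic. For example, the regular ideal tetrahedron in $\mathbb H^3$ has all dihedral angles $\pi/3$, because a small horosphere at a vertex cuts it in an equilateral Euclidean triangle. The three reflections at one ideal vertex generate a Euclidean triangle group, which contains $\mathbb Z^2$, and a word-hyperbolic group contains no $\mathbb Z^2$. The following question is posed in \cite{EGG}.

\medskip
\noindent\textbf{Question.} \emph{Let $G$ be a hyperbolic Coxeter group of dimension $n\ge2$ with $\mathbb H^n/G$ non-compact and of finite volume, and let $S$ be any finite generating set of $G$. Is $\gamma_{G,S}(t)$ rational?}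
\medskip

One expects a positive answer. Away from the cusps the geometry is hyperbolic, and at a cusp one sees a group containing $\mathbb Z^{n-1}$ with finite index, on which word length should be governed by linear conditions. The work lies in making the two regimes compatible, since they are counted by different methods.

\begin{theorem}\label{thm:coxeter}
Let $n\ge2$, let $G$ be a hyperbolic Coxeter group with $\mathbb H^n/G$ of finite volume, and let $S$ be a finite generating set of $G$. Then $\gamma_{G,S}(t)\in\mathbb Q(t)$.
\end{theorem}

The Coxeter structure plays no role in the proof. Recall that a \emph{lattice} in $\operatorname{Isom}(\mathbb H^n)$ is a discrete subgroup whose quotient of $\mathbb H^n$ has finite volume; it is \emph{uniform} if the quotient is compact.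

\begin{theorem}\label{thm:lattice}
Let $n\ge2$ and let $G$ be a group with a homomorphism to $\operatorname{Isom}(\mathbb H^n)$ that has finite kernel and whose image is a lattice, uniform or not. Let $S=S^{-1}$ be a finite generating set with weights $\omega(s)=\omega(s^{-1})\in\mathbb Z_{>0}$, and let $|g|$ be the minimal total weight of a word in $S$ representing $g$. Then $\sum_{g\in G}t^{|g|}$ is rational.
\end{theorem}

Theorem~\ref{thm:coxeter} is the case of trivial kernel and $\omega\equiv1$: the group $G$ is discrete with a fundamental domain of finite volume, hence a lattice, and word length does not change when $S$ is replaced by $(S\cup S^{-1})\setminus\{1\}$.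

The proof of Theorem~\ref{thm:lattice} has a combinatorial half and a geometric half. Section~\ref{sec:examples} shows the method on small examples. Section~\ref{sec:axioms} isolates five properties (P0)--(P4) of a family of subsets of $G$, and Theorem~\ref{thm:axiomatic} states that they imply rationality; it is proved in Section~\ref{sec:counting}. Sections~\ref{sec:truncated} and~\ref{sec:P4} verify the properties for the groups of Theorem~\ref{thm:lattice}, with one subset for each cusp horoball.

\section{Three examples}\label{sec:examples}

\subsection{Counting by types}\label{sub:types}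
In the free group on $a,b$ with the standard generators, every $g\ne1$ has one \emph{parent}, the neighbor of length $|g|-1$. The identity has four children and every other element has three. If $f_1$ and $f$ count the descendants of $1$ and of an element $g\neq1$ by the increase in length, then $f_1=1+4tf$ and $f=1+3tf$, so the growth series is $f_1=(1+t)/(1-3t)$. What makes this work is that elements fall into finitely many types and the type of $g$ determines the types of its children.

Two points arise in a general group. First, an element may have several parents. In $\mathbb Z^2$ with the standard generators, $(1,1)$ has two parents, and a count of paths counts it twice. This is repaired by giving each step into $g$ the weight $1/(\text{number of parents of }g)$; the two paths to $(1,1)$ then have weight $\frac12$ each. Second, one needs a reason for finitely many types. Suppose that for every descendant $y$ of $g$ and every $y'$ near $y$, some geodesic from $1$ to $y'$ passes within $R$ of $g$. Then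
\[
|y'|-|g|=\min_{d(g,u)\le R}\bigl(|u|-|g|+d(u,y')\bigr),
\]
where $d$ is the word metric. So the lengths near all descendants of $g$ are determined by the function $h\mapsto|gh|-|g|$ on the ball of radius $R$, and there are finitely many such functions. We call them \emph{profiles}.

\subsection{A crystallographic group with infinitely many types}\label{sub:cryst}
Let $H$ be the group of isometries of the plane generated by the translations $a,b$ by $(1,0),(0,1)$ and the reflection $f$ that exchanges the coordinates. Put $p=a^2$, $q=ab$ and $S_H=\{a^{\pm1},p^{\pm1},q^{\pm1},f\}$. The element $b=faf$ is not a generator. For $m,n\ge0$ we claim that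
\begin{equation}\label{eq:cryst}
|a^{2m}b^{2n}|=\begin{cases}m+n&\text{if }m\ge n,\\ m+n+2&\text{if }m<n.\end{cases}
\end{equation}
The words $p^{m-n}q^{2n}$ and $fp^nfp^m$ give the upper bounds. The homomorphism $H\to\mathbb Z$ with $a,b\mapsto1$, $f\mapsto0$ takes values of size at most $2$ on generators, so every word for $a^{2m}b^{2n}$ has at least $m+n$ letters other than $f$. This settles $m\ge n$. Let $m<n$. A word containing $f$ contains it at least twice and has length at least $m+n+2$. In a word without $f$ only $q^{\pm1}$ changes the second coordinate, so $q$ has net exponent $2n$, and the other letters must contribute $2m-2n$ to the first coordinate; the length is at least $2n+(n-m)\ge m+n+2$.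

By \eqref{eq:cryst}, for $n\geq1$ we have $|b^{2n}p^m|=|b^{2n}|+m$ exactly when $m<n$. So the elements $b^{2n}$ have pairwise different futures, although for each $R$ infinitely many of them share one profile of radius $R$. Counting one generator at a time with finitely many types is impossible here. On the other hand, the two cases of \eqref{eq:cryst} are cut out by a linear inequality, and each can be summed:
\[
\sum_{m\ge n\ge0}t^{m+n}=\frac1{(1-t)(1-t^2)},\qquad\sum_{0\le m<n}t^{m+n+2}=\frac{t^3}{(1-t)(1-t^2)} .
\]
The general form of this computation is the theory of semilinear sets recalled in Section~\ref{sub:semilinear}.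

\subsection{Jumping across a coset}\label{sub:freeproduct}
Let $H\neq1$ be any group with finite generating set $S_H$, let $G=H*\langle z\mid z^2\rangle$ and $S=S_H\cup\{z\}$. Every element is a unique alternating product of $z$ and nontrivial elements of $H$, and its length is the sum of the lengths of these syllables. Define the parent of $g\ne1$ by deleting its last \emph{syllable}. In other words, an element $g$ ending in an $H$-syllable has as parent the shortest element of the coset $gH$, however far away it is. There are three types: $g=1$, $g$ ends in an $H$-syllable, $g$ ends in $z$. With $\eta=\gamma_{H,S_H}-1$, the series counting descendants satisfy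
\[
f_1=1+\eta f_H+tf_z,\qquad f_H=1+tf_z,\qquad f_z=1+\eta f_H,
\]
and solving gives
\[
\gamma_{G,S}=f_1=\frac{(1+t)(1+\eta)}{1-t\eta}.
\]
For $H=\mathbb Z^2$ with the standard generators, $1+\eta=(1+t)^2/(1-t)^2$, so $\eta=4t/(1-t)^2$ and $\gamma_{G,S}=(1+t)^2/(1-3t)=1+5t+16t^2+\cdots$.

The number of types is three for every $H$, including the group of Section~\ref{sub:cryst}. The interior of a coset is never traversed step by step; the price is that a coefficient of the linear system is an infinite series, which must be shown rational separately.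

In a lattice the cosets are replaced by the sets of elements lying near a cusp horoball. Geodesics enter such a set through a bounded region rather than a point, two such sets overlap in a bounded region rather than being disjoint, and the type of the endpoint of a jump depends on where in the set it lies. The next section states what survives.

\section{The properties (P0)--(P4)}\label{sec:axioms}

Throughout, $S=S^{-1}$ is a finite generating set of $G$ with weights $\omega(s)=\omega(s^{-1})\in\mathbb Z_{>0}$, and $|g|$ is the minimal total weight of a word representing $g$; we call $(S,\omega)$ a \emph{finite weighted generating set}. Removing $1$ from $S$ does not change $|g|$, so we assume $1\notin S$. Put $\hat\omega=\max\omega$ and $d(g,h)=|g^{-1}h|$. This is a left-invariant metric with integer values, symmetric because $\omega$ is. For $Y\subset G$ and real $D\ge0$ let $N_D(Y)=\{g: d(g,Y)\le D\}$, and write $N_D(g)$ for the ball $N_D(\{g\})$. Balls are finite because $\omega\ge1$.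

A \emph{geodesic} from $x$ to $y$ is a sequence $x=g_0,\dots,g_m=y$ with $g_{i-1}^{-1}g_i\in S$ and $\sum_i\omega(g_{i-1}^{-1}g_i)=d(x,y)$. Segments and reversals of geodesics are geodesics. If $d(x,y)+d(y,z)=d(x,z)$, there is a geodesic from $x$ to $z$ through $y$. The words ``before'' and ``after'' on a geodesic are meant weakly. Since steps have length at most $\hat\omega$,
\begin{equation}\label{eq:steps}
\begin{gathered}
\text{a geodesic starting at $x$ of length $\ge\rho\ge0$ has an element at distance}\\
\text{in $[\rho,\rho+\hat\omega)$ from $x$, and an element at distance in $(\rho-\hat\omega,\rho]$ from $x$.}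
\end{gathered}
\end{equation}

Let $\mathcal B$ be a $G$-set, possibly empty, and let $Q_B\subset G$ $(B\in\mathcal B)$ be nonempty sets with $gQ_B=Q_{gB}$. For $x\in G$ let $E_B(x)$ be the set of elements of $Q_B$ at minimal distance from $x$. All constants below are nonnegative, and $D$ ranges over nonnegative reals.

\begin{itemize}
\item[(P0)] Each ball of $G$ meets only finitely many $Q_B$. For each $B$ there is a subgroup $A\cong\mathbb Z^k$ of $\operatorname{Stab}(B)$ that, acting by left multiplication, has finitely many orbits on $Q_B$.
\item[(P1)] For each $D$ there is $\beta(D)$ with $\operatorname{diam}\bigl(N_D(Q_B)\cap N_D(Q_{B'})\bigr)\le\beta(D)$ whenever $B\ne B'$.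
\item[(P2)] For each $D$ there is $c(D)$ such that for all $x$ and $B$ we have $\operatorname{diam}E_B(x)\le c(D)$, and every geodesic from $x$ to an element of $N_D(Q_B)$ contains an element within $c(D)$ of $E_B(x)$.
\item[(P3)] There are $D_0$ and a function $\kappa(D)$ such that on any geodesic with endpoints in $N_D(Q_B)$, the elements at distance $\ge\kappa(D)$ from both endpoints lie in $N_{D_0}(Q_B)$.
\item[(P4)] Call an element $g$ of a geodesic $\sigma$ \emph{$M$-enclosed in $\sigma$} if for some $B$ there are $a$ before $g$ and $b$ after $g$ on $\sigma$ with $a,b\in N_{D_0}(Q_B)$, $d(a,g)\ge M$ and $d(g,b)\ge M$. For all $M>0$ and $r\ge0$ there is $R(M,r)$ such that the following holds. If $g$ lies on a geodesic $\sigma$ from $x$ to $y$ and is not $M$-enclosed in $\sigma$, and if $d(y,y')\le r$, then every geodesic from $x$ to $y'$ contains an element within $R(M,r)$ of $g$.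
\end{itemize}

In words, (P1) bounds overlaps, (P2) says that $Q_B$ is entered through a bounded region, (P3) is a convexity property, and (P4) is the fellow traveling of Section~\ref{sub:types} at points that are not in the middle of a passage along some $Q_B$. In (P0), the group $A$ also has finitely many orbits on each $N_D(Q_B)=Q_B\cdot N_D(1)$.

\begin{theorem}\label{thm:axiomatic}
Let $G$ be a group with a finite weighted generating set $(S,\omega)$ and a family of subsets $Q_B$ satisfying \textup{(P0)--(P4)}. Then $\sum_{g\in G}t^{|g|}$ is rational.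
\end{theorem}

\begin{remark}\label{rem:extremes}
If $\mathcal B$ is empty, only (P4) has content, and it says that geodesics from $x$ to nearby endpoints fellow travel everywhere. At the other extreme let $\mathcal B$ be a single point and $Q_B=G$. Then (P1)--(P4) hold in every group: (P1) is vacuous, $E_B(x)=\{x\}$, one may take $D_0=0$, and an element $g$ that is not $M$-enclosed has $d(x,g)<M$ or $d(g,y)<M$, so $R(M,r)=M+r$ works. In this case (P0) is the only restriction; it says that $G$ contains $\mathbb Z^k$ with finite index. The commutativity of $A$ is used only in Lemma~\ref{lem:rational-entries}.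
\end{remark}

\section{Proof of Theorem~\ref{thm:axiomatic}}\label{sec:counting}

Assume (P0)--(P4). Write $E_B=E_B(1)$ for the set of shortest elements of $Q_B$, and fix
\begin{gather*}
c_0=c(D_0),\qquad D^*=\max(D_0,c_0),\qquad\kappa_0=\max(\kappa(D^*),D_0+1),\qquad\beta_0=\beta(D_0),\\
L=c_0+2\kappa_0+2\hat\omega+\beta_0+1,\qquad M_0=L+2c_0+1 .
\end{gather*}
The \emph{gate} of $B$ is the finite set $\Gamma_B=N_{c_0}(E_B)\subset N_{D^*}(Q_B)$. By (P2), $\operatorname{diam}E_B\le c_0$ and every geodesic from $1$ to an element of $N_{D_0}(Q_B)$ meets $\Gamma_B$, so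
\begin{equation}\label{eq:gate}
|x|=\min_{u\in\Gamma_B}\bigl(|u|+d(u,x)\bigr)\qquad\text{for }x\in N_{D_0}(Q_B).
\end{equation}
Unless said otherwise, (P3) is applied with $D=D^*$ and the bound $\kappa_0$.

\subsection{Deep elements, parents and chains}
The elements that will be reached by a jump are those near some $Q_B$ and far from its entrance.

\begin{definition}
An element $g$ is \emph{deep in $B$} if $d(g,Q_B)\le D_0$ and $d(g,E_B)>L$. It is \emph{deep} if it is deep in some $B$.
\end{definition}

The identity is not deep, since $d(1,E_B)=d(1,Q_B)$ and $D_0<L$. The constant $L$ is chosen so that a geodesic cannot run near two different sets $Q_B$ over the following window.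

\begin{lemma}\label{lem:window}
Let $B\ne B'$ and let $\sigma$ be a geodesic starting at $g$ of length at least $L-c_0-\kappa_0$. Then the elements of $\sigma$ whose distance from $g$ lies in $[\kappa_0,L-c_0-\kappa_0]$ are not all in $N_{D_0}(Q_B)\cap N_{D_0}(Q_{B'})$.
\end{lemma}

\begin{proof}
By \eqref{eq:steps} there are $h,h'$ on $\sigma$ with $d(g,h)\in[\kappa_0,\kappa_0+\hat\omega)$ and $d(g,h')\in(L-c_0-\kappa_0-\hat\omega,\,L-c_0-\kappa_0]$. As $L-c_0-\kappa_0-\hat\omega=\kappa_0+\hat\omega+\beta_0+1$, both distances lie in the window and $d(h,h')>\beta_0+1$. By (P1), $h$ and $h'$ are not both in the intersection.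
\end{proof}

\begin{lemma}\label{lem:unique}
Each $g$ is deep in at most one $B$.
\end{lemma}

\begin{proof}
Let $g$ be deep in $B\ne B'$ and let $\sigma$ be a geodesic from $1$ to $g$. It contains $a\in\Gamma_B$, and $d(a,g)>L-c_0$. An element $h$ of $\sigma$ with $d(h,g)\in[\kappa_0,L-c_0-\kappa_0]$ lies between $a$ and $g$ and has $d(a,h)=d(a,g)-d(h,g)>\kappa_0$, so $h\in N_{D_0}(Q_B)$ by (P3). The same argument with $a'\in\Gamma_{B'}$ gives $h\in N_{D_0}(Q_{B'})$. This contradicts Lemma~\ref{lem:window} for the reversal of $\sigma$.
\end{proof}

\begin{definition}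
Put $\operatorname{Par}(1)=\emptyset$. For $g\ne1$ the set of \emph{parents} of $g$ is
\[
\operatorname{Par}(g)=\begin{cases}\{q\in\Gamma_B:|q|+d(q,g)=|g|\}&\text{if $g$ is deep in $B$,}\\ \{gs^{-1}:s\in S,\ |gs^{-1}|+\omega(s)=|g|\}&\text{if $g$ is not deep.}\end{cases}
\]
A \emph{chain} is a sequence $(g_0,\dots,g_m)$, $m\ge0$, with $g_{i-1}\in\operatorname{Par}(g_i)$ for $1\le i\le m$. In this case $g_m$ is a \emph{descendant} of $g_0$.
\end{definition}

The definition is unambiguous by Lemma~\ref{lem:unique}. For $g\ne1$ the set $\operatorname{Par}(g)$ is finite and nonempty, by \eqref{eq:gate} in the deep case. Every $q\in\operatorname{Par}(g)$ satisfies $|g|=|q|+d(q,g)$ and $q\ne g$; in the deep case $q\neq g$ because $d(q,E_B)\le c_0<L<d(g,E_B)$. For a chain, $|g_m|=|g_0|+\sum_id(g_{i-1},g_i)$, so some geodesic from $1$ to $g_m$ passes through $g_0,\dots,g_m$ in this order.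

For each $g$, the sum of $\prod_{i\ge1}1/\#\operatorname{Par}(g_i)$ over all chains from $1$ to $g$ equals $1$. For $g=1$ the only chain is $(1)$. For $g\ne1$, group the chains by the parent $q=g_{m-1}$; by induction on $|g|$ each group contributes $1/\#\operatorname{Par}(g)$. Hence
\begin{equation}\label{eq:chainsum}
\sum_{g\in G}t^{|g|}=\sum_{\text{chains }(1=g_0,\dots,g_m)}\ \prod_{i=1}^m\frac{t^{d(g_{i-1},g_i)}}{\#\operatorname{Par}(g_i)} .
\end{equation}

\subsection{A chain never continues from the middle of a passage}
Property (P4) is available only at elements that are not enclosed. The point of the definition of parents is that an element with a proper descendant is not enclosed in a geodesic through the chain: in the middle of a passage along $Q_B$ the next elements are deep in $B$, and their parents are back at the gate.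

\begin{lemma}\label{lem:notenclosed}
If $y$ is a descendant of $g$, there is a geodesic $\sigma$ from $1$ to $y$ through $g$ in which $g$ is not $M_0$-enclosed.
\end{lemma}

\begin{proof}
If $y=g$, take any geodesic from $1$ to $g$; the only element after $g$ is $g$ itself. Otherwise let $(g=g_0,g_1,\dots,g_m=y)$ be a chain with $m\ge1$, and let $\sigma$ be a geodesic from $1$ to $y$ through all $g_i$. Suppose that $g$ is $M_0$-enclosed in $\sigma$ by means of $B,a,b$. The part of $\sigma$ from $1$ to $a$ contains some $a_0\in\Gamma_B$, and $a_0$ is within $2c_0$ of every element of $E_B$. An element $h$ of $\sigma$ after $g$ has $d(a_0,h)\ge d(a,g)\ge M_0$, so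
\begin{equation}\label{eq:far}
d(h,E_B)\ge M_0-2c_0>L\qquad\text{for all $h$ after $g$ on $\sigma$, including $h=g$.}
\end{equation}

\emph{Case 1: $g_1$ is deep in some $B'$.} Then $g\in\Gamma_{B'}$, so $d(g,E_{B'})\le c_0\le L$, and $B'\ne B$ by \eqref{eq:far}. Also $d(g,g_1)>L-c_0$. Let $h$ be an element of $\sigma$ after $g$ with $j=d(g,h)\in[\kappa_0,L-c_0-\kappa_0]$. It lies between $g\in N_{D^*}(Q_{B'})$ and $g_1\in N_{D_0}(Q_{B'})$ at distance at least $\kappa_0$ from both, so $h\in N_{D_0}(Q_{B'})$ by (P3). Since $j\le M_0-\kappa_0$, it also lies between $a$ and $b$, with $d(a,h)\ge M_0\geq\kappa_0$ and $d(h,b)\ge M_0-j\ge\kappa_0$, so $h\in N_{D_0}(Q_B)$. This contradicts Lemma~\ref{lem:window}.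

\emph{Case 2: $g_1$ is not deep.} Then $g_1=gs$ with $s\in S$ and $d(g,g_1)\le\hat\omega<M_0\le d(g,b)$. So $g_1$ lies between $g$ and $b$, with $d(a,g_1)\ge M_0\ge\kappa_0$ and $d(g_1,b)\ge M_0-\hat\omega\ge\kappa_0$. By (P3), $g_1\in N_{D_0}(Q_B)$, and by \eqref{eq:far} $g_1$ is deep in $B$, a contradiction.
\end{proof}

Lemma~\ref{lem:notenclosed} and (P4) with $x=1$ give the formula of Section~\ref{sub:types}: if $y$ is a descendant of $g$, $d(y,y')\le r$ and $R\ge R(M_0,r)$, then
\begin{equation}\label{eq:local}
|y'|=\min_{u\in N_R(g)}\bigl(|u|+d(u,y')\bigr).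
\end{equation}

\subsection{Profiles determine the future}
For $g\in G$ and $\rho\ge0$ the \emph{profile} of radius $\rho$ at $g$ is
\[
\varphi^\rho_g:N_\rho(1)\to\mathbb Z,\qquad h\mapsto|gh|-|g|.
\]
Its values lie in $[-\rho,\rho]$, so for fixed $\rho$ there are finitely many profiles. If $\varphi_g^\rho=\varphi_{g'}^\rho$, left multiplication by $\tau=g'g^{-1}$ is an isometry of $d$ that carries $N_\rho(g)$ to $N_\rho(g')$ and changes lengths there by the constant $|g'|-|g|$.

Deepness refers to $E_B$, which is defined by a global minimum over $Q_B$. To read deepness off a profile we need to know that a local minimum is a global one. Put $r_1=c_0+2\kappa_0+\hat\omega$.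

\begin{lemma}\label{lem:localmin}
An element $e\in Q_B$ lies in $E_B$ if and only if $|e|\le|e'|$ for all $e'\in Q_B\cap N_{r_1}(e)$.
\end{lemma}

\begin{proof}
Elements of $E_B$ satisfy the condition. Conversely, let $e$ satisfy it. A geodesic from $1$ to $e$ contains an element $a$ with $d(a,e_0)\le c_0$ for some $e_0\in E_B$. If $d(e,e_0)\le r_1$, then $|e|\le|e_0|$ and $e\in E_B$. Otherwise $d(a,e)>r_1-c_0=2\kappa_0+\hat\omega$. By \eqref{eq:steps} there is $w$ between $a$ and $e$ with $\kappa_0\le d(w,e)<\kappa_0+\hat\omega$, and then $d(a,w)>\kappa_0$. By (P3) there is $e'\in Q_B$ with $d(w,e')\le D_0$. Since $\kappa_0>D_0$, we get $|e'|\le|e|-\kappa_0+D_0<|e|$ and $d(e,e')<\kappa_0+\hat\omega+D_0<r_1$, against the assumption on $e$.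
\end{proof}

Put $r=r_1+L+c_0+\hat\omega$. The next lemma says that a profile of radius $r$ determines one step of a chain, even when the step is an arbitrarily long jump.

\begin{lemma}\label{lem:onestep}
Let $\varphi^r_q=\varphi^r_{q'}$ and $k\in G$. If $q\in\operatorname{Par}(qk)$, then $q'\in\operatorname{Par}(q'k)$ and $\#\operatorname{Par}(qk)=\#\operatorname{Par}(q'k)$.
\end{lemma}

\begin{proof}
Let $\tau=q'q^{-1}$, so that $\tau Q_B=Q_{\tau B}$ and $|\tau x|-|q'|=|x|-|q|$ for $x\in N_r(q)$. If $e\in Q_B\cap N_\rho(q)$ with $\rho\le r-r_1$, then $N_{r_1}(e)\subset N_r(q)$, so the condition of Lemma~\ref{lem:localmin} holds for $e$ and $B$ exactly when it holds for $\tau e$ and $\tau B$. Thus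
\begin{equation}\label{eq:transport}
\tau\bigl(E_B\cap N_\rho(q)\bigr)=E_{\tau B}\cap N_\rho(q')\qquad\text{for }\rho\le r-r_1=L+c_0+\hat\omega .
\end{equation}

\emph{Suppose $qk$ is not deep.} Then $k\in S$ and $|qk|=|q|+\omega(k)$. The element $qk$ is deep in $B$ exactly when $d(qk,Q_B)\le D_0$ and $E_B\cap N_L(qk)=\emptyset$. Since $N_L(qk)\subset N_{L+\hat\omega}(q)$, \eqref{eq:transport} shows that this holds exactly when $q'k$ is deep in $\tau B$. So $q'k$ is not deep. The profiles give $|q'k|=|q'|+\omega(k)$, hence $q'k\ne1$ and $q'\in\operatorname{Par}(q'k)$. The number of parents of $qk$ is the number of $s\in S$ with $\varphi^r_q(ks^{-1})+\omega(s)=\varphi^r_q(k)$, where $|ks^{-1}|\le2\hat\omega\le r$; the same holds for $q'k$.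

\emph{Suppose $qk$ is deep in $B$.} Then $d(q,E_B)\le c_0$, so $E_B\subset N_{2c_0}(q)$. By \eqref{eq:transport}, $E_{\tau B}$ meets $N_{c_0}(q')$, and it has diameter at most $c_0$, so $E_{\tau B}\subset N_{2c_0}(q')$. As $2c_0\le L+c_0$, \eqref{eq:transport} gives $E_{\tau B}=\tau E_B$ and hence $\Gamma_{\tau B}=\tau\Gamma_B$. Therefore $q'k=\tau qk$ is deep in $\tau B$. Since $\Gamma_B\subset N_{3c_0}(q)\subset N_r(q)$, we have $|\tau u|-|q'|=|u|-|q|$ for $u\in\Gamma_B$, and \eqref{eq:gate} for $B$ and for $\tau B$ gives $|\tau qk|-|q'|=|qk|-|q|$. So $\tau$ maps $\operatorname{Par}(qk)=\{u\in\Gamma_B:|u|+d(u,qk)=|qk|\}$ bijectively onto $\operatorname{Par}(q'k)$, and $q'=\tau q$ lies in the image.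
\end{proof}

To iterate Lemma~\ref{lem:onestep} we need the profile of radius $r$ at the end of each step. This is supplied by \eqref{eq:local}. Put $R=\max(r,R(M_0,r))$.

\begin{lemma}\label{lem:allsteps}
Let $\varphi^R_g=\varphi^R_{g'}$ and $\tau=g'g^{-1}$. If $(g=y_0,\dots,y_m)$ is a chain, then $(g'=\tau y_0,\dots,\tau y_m)$ is a chain, $\#\operatorname{Par}(\tau y_i)=\#\operatorname{Par}(y_i)$ for $i\ge1$, and $\varphi^r_{\tau y_m}=\varphi^r_{y_m}$.
\end{lemma}

\begin{proof}
We use induction on $m$. The case $m=0$ holds because $r\le R$. Assume the claim for $m-1$. Lemma~\ref{lem:onestep} with $q=y_{m-1}$, $q'=\tau y_{m-1}$, $k=y_{m-1}^{-1}y_m$ shows that $(\tau y_0,\dots,\tau y_m)$ is a chain with the same numbers of parents. So $y_m$ and $\tau y_m$ are descendants of $g$ and $g'$. For $|h|\le r$, \eqref{eq:local} applied to both gives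
\begin{align*}
|y_mh|-|g|&=\min_{u\in N_R(g)}\bigl(|u|-|g|+d(u,y_mh)\bigr)\\
&=\min_{u\in N_R(g)}\bigl(|\tau u|-|g'|+d(\tau u,\tau y_mh)\bigr)=|\tau y_mh|-|g'|.
\end{align*}
Subtracting the case $h=1$ yields $\varphi^r_{y_m}=\varphi^r_{\tau y_m}$.
\end{proof}

\subsection{States and the transfer matrix}
Profiles cannot themselves serve as types: the profile of radius $R$ at $g$ determines the profiles of descendants only up to the smaller radius $r$. We take instead the weighted future of $g$, which passes to descendants by construction. Let $\Theta(g)$ be the function on sequences $(k_1,\dots,k_m)$ in $G$, $m\ge1$, with value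
\[
\Theta(g)(k_1,\dots,k_m)=\prod_{l=1}^m\frac1{\#\operatorname{Par}(gk_1\cdots k_l)}
\]
if $(g,gk_1,\dots,gk_1\cdots k_m)$ is a chain, and value $0$ otherwise. We call $\Theta(g)$ the \emph{state} of $g$. Lemma~\ref{lem:allsteps}, applied to $(g,g')$ and to $(g',g)$, shows that $\Theta(g)$ depends only on $\varphi^R_g$. Hence the set of states is finite.

We have $g\in\operatorname{Par}(gk)$ exactly when $\Theta(g)(k)\ne0$. In that case $\#\operatorname{Par}(gk)=1/\Theta(g)(k)$ and
\[
\Theta(gk)(k_2,\dots,k_m)=\Theta(g)(k,k_2,\dots,k_m)/\Theta(g)(k),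
\]
so $\Theta(gk)$ is determined by $\Theta(g)$ and $k$. Therefore, for states $i,j$, the series
\[
\mathbf M_{ij}(t)=\sum_{k:\ g\in\operatorname{Par}(gk),\ \Theta(gk)=j}\frac{t^{|k|}}{\#\operatorname{Par}(gk)}\qquad(\Theta(g)=i)
\]
does not depend on the choice of $g$. It lies in $t\,\mathbb Q[[t]]$, since $k\ne1$ and balls are finite. Splitting off the first step and using induction on $m$, we see that $(\mathbf M^m)_{ij}$ is the sum of the products in \eqref{eq:chainsum} over the chains $(g=g_0,\dots,g_m)$ with $\Theta(g_m)=j$, for any $g$ of state $i$. With $i_0=\Theta(1)$ and $\mathbf 1$ the vector of ones, \eqref{eq:chainsum} becomes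
\begin{equation}\label{eq:transfer}
\sum_{g\in G}t^{|g|}=\sum_{m\ge0}\sum_j(\mathbf M^m)_{i_0j}=\bigl[(I-\mathbf M)^{-1}\mathbf 1\bigr]_{i_0}.
\end{equation}
It remains to show that the entries of $\mathbf M$ are rational.

\subsection{Semilinear sets and the rationality of jumps}\label{sub:semilinear}
Let $\mathbb N=\{0,1,2,\dots\}$. A subset of $\mathbb N^m$ is \emph{linear} if it has the form $v+\mathbb Np_1+\dots+\mathbb Np_q$ with $v,p_i\in\mathbb N^m$, and \emph{semilinear} if it is a finite union of linear sets. A subset of $\mathbb Z^m$ is \emph{definable} (in Presburger arithmetic) if it is described by a formula built from linear inequalities with integer coefficients by means of ``and'', ``or'', ``not'' and quantifiers over $\mathbb Z$. Finite sets and semilinear sets are definable, and so are Boolean combinations of definable sets and their images and preimages under affine maps with integer coefficients. We use three facts.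
\begin{itemize}
\item[(S1)] (Parikh.) For a regular language over a finite alphabet, the set of vectors counting the occurrences of each letter in a word is semilinear. In particular, for vertices $l_0,l$ of a finite directed graph with edge set $\mathcal E$, the set of vectors in $\mathbb N^{\mathcal E}$ counting how often an edge path from $l_0$ to $l$ uses each edge is semilinear.
\item[(S2)] (Ginsburg--Spanier.) A subset of $\mathbb N^m$ is definable if and only if it is semilinear. (A quantifier over $\mathbb Z$ can be traded for two over $\mathbb N$ by writing an integer as a difference.)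
\item[(S3)] (\cite{ES,Ito}.) A semilinear subset of $\mathbb N^m$ is a finite \emph{disjoint} union of sets $v+\mathbb Np_1+\dots+\mathbb Np_q$ with $p_1,\dots,p_q$ linearly independent.
\end{itemize}

\begin{lemma}\label{lem:series}
Let $Y\subset\mathbb Z^k\times\mathbb N$ be definable, and suppose that for each $n$ only finitely many elements of $Y$ have last coordinate $n$. Then $\sum_{(a,n)\in Y}t^n$ is rational.
\end{lemma}

\begin{proof}
Partition $Y$ into $2^k$ definable pieces according to which of the first $k$ coordinates are negative, and change the signs of these coordinates. This reduces the claim to $Y\subset\mathbb N^{k+1}$. By (S2) and (S3), $Y$ is a finite disjoint union of sets $v+\mathbb Np_1+\dots+\mathbb Np_q$ with independent $p_i$. Let $n(\cdot)$ be the last coordinate. If $n(p_i)=0$, the infinitely many points $v+jp_i$ would share their last coordinate, so $n(p_i)\ge1$. By independence each point of the piece has a unique representation, and the piece contributes $t^{n(v)}\prod_i(1-t^{n(p_i)})^{-1}$.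
\end{proof}

\begin{lemma}\label{lem:rational-entries}
Each $\mathbf M_{ij}(t)$ is rational.
\end{lemma}

\begin{proof}
Fix $g$ with $\Theta(g)=i$.

\emph{Reduction to one $B$.} The terms with $gk$ not deep have $k\in S$ and contribute a polynomial. If $gk$ is deep, it is deep in a unique $B$, and $g\in\Gamma_B\subset N_{c_0}(Q_B)$; by (P0) there are finitely many such $B$. Fix one. For $x\in N_{D_0}(Q_B)$ let $U_x=\{u\in\Gamma_B:|u|+d(u,x)=|x|\}$, which is $\operatorname{Par}(x)$ when $x$ is deep in $B$. If $g\in U_x$, then $x=gk$ with $|k|=|x|-|g|$. Since $\Theta(x)$ depends only on $\varphi^R_x$, the contribution of $B$ to $\mathbf M_{ij}$ is a finite sum of terms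
\[
\frac{t^{-|g|}}{\#U}\sum_{x\in X_{U,\varphi}}t^{|x|},\qquad X_{U,\varphi}=\{x\in N_{D_0}(Q_B):d(x,E_B)>L,\ U_x=U,\ \varphi^R_x=\varphi\},
\]
over the subsets $U\subset\Gamma_B$ containing $g$ and the profiles $\varphi$ whose state is $j$. It suffices to show that $\sum_{x\in X_{U,\varphi}}t^{|x|}$ is rational.

\emph{A periodic region containing all relevant geodesics.} The profile $\varphi^R_x$ involves lengths on $W=N_{D_0+R}(Q_B)$. Let $c'=\max(c_0,c(D_0+R))$ and $\Gamma'=N_{c'}(E_B)$, a finite set containing $\Gamma_B$. By (P2),
\begin{equation}\label{eq:biggate}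
|x|=\min_{u\in\Gamma'}\bigl(|u|+d(u,x)\bigr)\qquad\text{for }x\in W.
\end{equation}
Let $D_1=\max(c',D_0+R)$ and $W'=N_{D_1+\kappa(D_1)+D_0}(Q_B)$. A geodesic from an element of $\Gamma'$ to an element of $W$ has endpoints in $N_{D_1}(Q_B)$. Its elements within $\kappa(D_1)$ of an endpoint lie in $W'$, and the others lie in $N_{D_0}(Q_B)\subset W'$ by (P3) with $D=D_1$. Let $A\cong\mathbb Z^k$ be as in (P0). It acts freely on $W'$ by left multiplication with finitely many orbits, $W'=Aw_1\sqcup\dots\sqcup Aw_p$, and the $A$-invariant subsets $W$ and $N_{D_0}(Q_B)$ are unions of some of these orbits. We identify $A$ with $\mathbb Z^k$ and write it additively.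

\emph{Distances are definable.} Define a finite directed graph on $\{1,\dots,p\}$ with one edge $\varepsilon:l\to l'$ for each pair $(l,s)$ with $w_ls\in W'$, where $w_ls=b_\varepsilon w_{l'}$ with $b_\varepsilon\in A$; put $\omega_\varepsilon=\omega(s)$. Then $(aw_l)s=(a+b_\varepsilon)w_{l'}$ for all $a\in A$. So for $u=a_0w_{l_0}\in\Gamma'$, the paths $u,us_1,us_1s_2,\dots$ in $W'$ ending at $aw_l$ with total weight $n$ correspond to the edge paths from $l_0$ to $l$ with $a=a_0+\sum b_\varepsilon$ and $n=\sum\omega_\varepsilon$. Because $A$ is abelian, $(a,n)$ depends only on how often each edge is used, and it depends on these counts through an affine map. By (S1),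
\[
\Pi_{u,l}=\{(a,n)\in\mathbb Z^k\times\mathbb N:\text{some path in $W'$ from $u$ to $aw_l$ has weight $n$}\}
\]
is definable. If $Aw_l\subset W$, geodesics from $u$ to $aw_l$ stay in $W'$, so $d(u,aw_l)=n$ if and only if $(a,n)\in\Pi_{u,l}$ and no $n'<n$ has $(a,n')\in\Pi_{u,l}$. Hence $\{(a,n):d(u,aw_l)=n\}$ is definable. By \eqref{eq:biggate}, a minimum over a finite set, $\{(a,n):|aw_l|=n\}$ is definable as well.

\emph{The sets $X_{U,\varphi}$ are definable.} Fix $l$ with $Aw_l\subset N_{D_0}(Q_B)$ and let $x=aw_l$. For $|h|\le R$ we have $w_lh\in W$, say $w_lh=b_{l,h}w_{l'}$ with $b_{l,h}\in A$ and $l'$ depending only on $l$ and $h$, and $xh=(a+b_{l,h})w_{l'}$. So each of the finitely many conditions $|xh|-|x|=\varphi(h)$ is definable in $a$. For each $u\in\Gamma_B\subset\Gamma'$ the condition $|u|+d(u,x)=|x|$ is definable, hence so is $U_x=U$. The condition $d(x,E_B)>L$ excludes finitely many $a$. Therefore $Y_l=\{(a,|aw_l|):aw_l\in X_{U,\varphi}\}$ is definable. It has finitely many elements with given last coordinate because balls are finite. Now $\sum_{x\in X_{U,\varphi}}t^{|x|}=\sum_l\sum_{(a,n)\in Y_l}t^n$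 is rational by Lemma~\ref{lem:series}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:axiomatic}]
The finite matrix $\mathbf M$ has entries in $\mathbb Q(t)\cap t\,\mathbb Q[[t]]$. So $\det(I-\mathbf M)\in1+t\,\mathbb Q[[t]]$ is nonzero, $I-\mathbf M$ is invertible over $\mathbb Q(t)$, and \eqref{eq:transfer} is rational.
\end{proof}

\section{Truncated hyperbolic space and (P0)--(P3)}\label{sec:truncated}

Let $G$ and $(S,\omega)$ be as in Theorem~\ref{thm:lattice}. The group $G$ acts on $\mathbb H=\mathbb H^n$ through the homomorphism, with finite kernel $F$, and the action is proper: each compact set meets only finitely many of its translates $gK$, $g\in G$. We write $d_H$ for the hyperbolic metric and $[u,v]$ for the hyperbolic segment. Length means hyperbolic length.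

\subsection{Facts from hyperbolic geometry}\label{sub:facts}
In the upper half-space model, points are pairs $(\xi,h)$ with $\xi\in\mathbb R^{n-1}$ and height $h>0$, and the metric is the Euclidean one divided by $h$. An open \emph{horoball} is an isometric image of $\{h>1\}$; it is either a set $\{h>h_0\}$ or a Euclidean ball tangent to $\{h=0\}$. Given a horoball $B$ we use the model in which $B=\{h>1\}$. The horosphere $\partial B=\{h=1\}$ with its induced path metric is the Euclidean space $\mathbb E^{n-1}$, whose distance we write $|z-z'|$.
\begin{itemize}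
\item[(H1)] The point $(\xi,1)$ is the point of $\partial B$ nearest to $(\xi,h)$, at distance $|\log h|$. For $z,z'\in\partial B$, $|z-z'|=2\sinh(d_H(z,z')/2)$.
\item[(H2)] Geodesics are vertical lines and semicircles orthogonal to $\{h=0\}$. On a semicircle of radius $r_0$, the point at distance $\tau$ from the top has height $r_0/\cosh\tau$.
\item[(H3)] Horoballs are convex. For a closed convex set $C$, the nearest point projection to $C$ is $1$-Lipschitz, and $d_H(\cdot,C)$ is a convex function along segments.
\item[(H4)] (Fermi coordinates.) Fix a geodesic line parametrized by arclength. For $z\in\mathbb H$ let $\rho(z)$ be the distance to the line and $\tau(z)$ the parameter of the nearest point. The distance $\delta$ from $z$ to the point of parameter $\tau'$ satisfies $\cosh\delta=\cosh\rho\,\cosh(\tau-\tau')$, and along a path $|d\tau|\le ds/\cosh\rho$.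
\item[(H5)] If $z$ is the point of $[z,z']$ nearest to $b$, then $d_H(z,[b,z'])<1$.
\end{itemize}
To see (H5), use the Klein ball model with $z$ at the origin, where segments are Euclidean segments and angles at the origin are Euclidean. The hypothesis gives $b\cdot z'\le0$. The Euclidean midpoint of $b$ and $z'$ lies on $[b,z']$ and has squared norm at most $(|b|^2+|z'|^2)/4<\frac12$, so its distance from the origin is less than $\operatorname{artanh}(1/\sqrt2)<1$.

\subsection{Cusp horoballs}
Finite covolume enters through the following standard fact \cite{GR,Bow}. \emph{There is a $G$-invariant family $\mathcal B$, possibly empty, of open horoballs with pairwise disjoint closures such that $G$ acts cocompactly on $X=\mathbb H\setminus\bigcup\mathcal B$, and $P_B=\operatorname{Stab}_G(B)$ acts cocompactly on $\partial B$ for each $B\in\mathcal B$.} Note that $\partial B\subset X$.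

The family is \emph{locally finite}: a ball of radius $\rho$ meets the closures of finitely many $B$. Indeed, moving a point of $\overline B$ upward by distance $1$ gives the center of a ball of radius $1$ inside $B$. So each such $B$ contains a ball of radius $1$ inside the concentric ball of radius $\rho+2$, these balls are disjoint, and their number is bounded by a ratio of volumes.

\begin{lemma}\label{lem:abelian}
$P_B$ contains a subgroup $A\cong\mathbb Z^{n-1}$ of finite index.
\end{lemma}

\begin{proof}
An isometry preserving $B$ has the form $(\xi,h)\mapsto(\psi(\xi),h)$ with $\psi$ a Euclidean isometry, so it is trivial if it fixes $\partial B$ pointwise. Hence $P_B$ acts properly and cocompactly on $\partial B\cong\mathbb E^{n-1}$ with kernel $F$. By Bieberbach's theorem, a discrete cocompact group of isometries of $\mathbb E^{n-1}$ contains a subgroup $\mathbb Z^{n-1}$ of finite index. Let $\tilde A\subset P_B$ be its preimage. It need not be abelian, so let $C$ be the centralizer of $F$ in $\tilde A$, which has finite index because $\operatorname{Aut}(F)$ is finite. Commutators of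 elements of $C$ lie in $F\cap C$, which is central in $C$ and finite, of order $N$ say. Thus $[x^N,y]=[x,y]^N=1$ for $x,y\in C$. The image of $C$ has finite index in $\mathbb Z^{n-1}$. The $N$-th powers of lifts of a basis of this image are $n-1$ commuting elements with independent images, so they generate a group $A\cong\mathbb Z^{n-1}$. Its image has finite index in the image of $P_B$ and $F$ is finite, so $A$ has finite index in $P_B$.
\end{proof}

\subsection{The path metric on $X$}
The group $G$ does not act cocompactly on $\mathbb H$ when $\mathcal B\neq\emptyset$, so $d_H$ is not the right model for the word metric. Let $d_X$ be the infimum of the lengths of paths in $X$. Then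
\begin{equation}\label{eq:HX}
d_H\le d_X\le2\sinh(d_H/2)\qquad\text{on }X.
\end{equation}
For the second inequality, the segment $[u,v]$ meets finitely many $B\in\mathcal B$, in segments of lengths $\ell_i$ with endpoints on $\partial B$. Replace each by the Euclidean segment in $\partial B$, of length $2\sinh(\ell_i/2)$ by (H1). Since $s\le2\sinh(s/2)$ and $\sinh(s+s')\ge\sinh s+\sinh s'$ for $s,s'\ge0$, the new path has length at most $2\sinh(d_H(u,v)/2)$. As $\operatorname{arcsinh}y\ge\log2y$, \eqref{eq:HX} gives $d_H\ge2\log d_X$.

By \eqref{eq:HX}, $d_X$ and $d_H$ define the same topology and the same bounded sets on the closed set $X$. So $(X,d_X)$ is a proper length space, hence geodesic, and $G$ acts on it isometrically, properly and cocompactly. Fix $o\in X$ and $\rho_0$ such that every point of $X$ is within $d_X$-distance $\rho_0$ of $Go$. The Milnor--\v{S}varc lemma says that for such an action the orbit map is a quasi-isometry, so there is $\lambda_0\ge1$ with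
\begin{equation}\label{eq:MS}
d_X(go,ho)\le\lambda_0\,d(g,h),\qquad d(g,h)\le\lambda_0\bigl(d_X(go,ho)+1\bigr).
\end{equation}

For $B\in\mathcal B$ let $\delta_B(z)=d_X(z,\partial B)$ and let $p_B:X\to\partial B$, $(\xi,h)\mapsto(\xi,1)$, be the nearest point projection of (H1). All of (P1)--(P3) come from one estimate: far from $\partial B$, the projection contracts lengths at a summable rate. Along a path, $|d\xi|\le h\,ds$. At $z=(\xi,h)\in X$ we have $h\le1$ and $\log(1/h)=d_H(z,p_B(z))\ge2\log d_X(z,p_B(z))\ge2\log\delta_B(z)$, so $h\le\delta_B(z)^{-2}$. Hence for every rectifiable path $\alpha$ in $X$,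
\begin{equation}\label{eq:contract}
\operatorname{length}(p_B\circ\alpha)\le\int_\alpha\min(1,\delta_B^{-2})\,ds .
\end{equation}
In particular $p_B$ is $1$-Lipschitz from $d_X$ to the Euclidean metric, and $d_X(z,z')=|z-z'|$ on $\partial B$. Along a $d_X$-geodesic from $z$ to a $d_X$-nearest point $b\in\partial B$, the function $\delta_B$ is the distance to $b$, so $|p_B(z)-b|\le\int_0^\infty\min(1,s^{-2})\,ds=2$. Therefore
\begin{equation}\label{eq:plus2}
d_X(z,p_B(z))\le\delta_B(z)+2,\qquad d_X(z,z')\le\delta_B(z)+\delta_B(z')+4+|p_B(z)-p_B(z')| .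
\end{equation}
Finally, a horoball $B'\ne B$ of the family is a Euclidean ball below height $1$, so
\begin{equation}\label{eq:shadow}
\operatorname{diam}p_B(\partial B')\le1 .
\end{equation}

\subsection{Efficient paths}
A \emph{$\lambda$-path} is a rectifiable path in $X$ such that each subpath, from $u$ to $v$ say, has length at most $\lambda(d_X(u,v)+1)$. Subpaths and reversals of $\lambda$-paths are $\lambda$-paths. The first and last point of a path in a set refer to the parameter.

For each $s\in S$ fix a $d_X$-geodesic from $o$ to $so$; its length is at most $\lambda_0\omega(s)$. A geodesic $x=g_0,\dots,g_m=y$ in $G$ gives a \emph{word path} $\alpha:[0,d(x,y)]\to X$ with $\alpha(d(x,g_i))=g_io$, whose $i$-th edge, from $g_{i-1}o$ to $g_io$, is the translate by $g_{i-1}$ of the chosen geodesic, traversed at constant speed. Its length between $g_io$ and $g_jo$ is at most $\lambda_0d(g_i,g_j)$, and every point of an edge is within $\lambda_0\hat\omega$ of both ends of the edge. Word paths are $\lambda$-paths for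
\[
\lambda=\lambda_0^2(2\lambda_0\hat\omega+1)\ge1 .
\]
Indeed, let $u,v$ lie on the $i$-th and $j$-th edges. If $i=j$, the subpath has length $d_X(u,v)$. If $i<j$, then $d_X(g_{i-1}o,g_jo)\le d_X(u,v)+2\lambda_0\hat\omega$, and by \eqref{eq:MS} the subpath has length at most $\lambda_0d(g_{i-1},g_j)\le\lambda_0^2(d_X(u,v)+2\lambda_0\hat\omega+1)\le\lambda(d_X(u,v)+1)$.

Fix this $\lambda$ and put $T_0=3\sqrt\lambda\ge3$ and $C_1=30\lambda$. The threshold $T_0$ makes the contraction in \eqref{eq:contract} stronger than the inefficiency $\lambda$.

\begin{lemma}\label{lem:away}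
Let $\alpha$ be a $\lambda$-path from $u$ to $v$ with $\delta_B\ge T_0$ along $\alpha$.
\begin{itemize}
\item[(a)] The length of $\alpha$ is at most $2\lambda(\delta_B(u)+\delta_B(v)+5)$.
\item[(b)] If $\delta_B\ge\delta_B(v)$ along $\alpha$, then $|p_B(u)-p_B(v)|\le C_1$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $\ell$ be the length. By \eqref{eq:contract}, $|p_B(u)-p_B(v)|\le\ell/T_0^2$, so \eqref{eq:plus2} gives $\ell\le\lambda(\delta_B(u)+\delta_B(v)+5)+\ell/9$.

(b) Part (a) bounds the projection only in terms of $\delta_B(u)$. To remove this dependence we cut $\alpha$ where $\delta_B$ halves. Let $\tau=\delta_B(v)$, $\rho_{(0)}=\delta_B(u)$, $\rho_{(k+1)}=\max(\rho_{(k)}/2,\tau)$, and let $m$ be the first index with $\rho_{(m)}=\tau$. For $k\le m$ let $w_k$ be the first point of $\alpha$ with $\delta_B\le\rho_{(k)}$, so that $w_0=u$ and $\delta_B(w_k)=\rho_{(k)}$, and let $w_{m+1}=v$. On the piece from $w_k$ to $w_{k+1}$, of length $\ell_k$, we have $\delta_B\ge\rho_{(k)}/2$, and $\delta_B\le\rho_{(k)}$ at both ends. Let $a_k=|p_B(w_k)-p_B(w_{k+1})|$. By \eqref{eq:contract} and \eqref{eq:plus2},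
\[
a_k\le\frac{4\ell_k}{\rho_{(k)}^2}\le\frac{4\lambda}{\rho_{(k)}^2}\bigl(2\rho_{(k)}+5+a_k\bigr).
\]
Since $4\lambda/\rho_{(k)}^2\le4/9<1/2$ and $\rho_{(k)}\ge3$, we get $a_k\le8\lambda(2+5/3)/\rho_{(k)}\le30\lambda/\rho_{(k)}$. The numbers $\rho_{(k)}$ with $k<m$ halve at each step and exceed $\tau$, so $\sum_{k<m}1/\rho_{(k)}\le2/\tau$. Adding the term $k=m$ gives $|p_B(u)-p_B(v)|\le90\lambda/\tau\le30\lambda$.
\end{proof}

Put $D_X=T_0+2\lambda(2T_0+5)$ and $\kappa_X(D)=2\lambda(2D+T_0+5)+1$.

\begin{lemma}\label{lem:paths}
Let $\alpha$ be a $\lambda$-path from $u$ to $v$.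
\begin{itemize}
\item[(a)] If $T\ge T_0$ and $\alpha$ meets $\{\delta_B\le T\}$, then its first point $w^-$ and its last point $w^+$ in this set satisfy $d_X(w^-,p_B(u))\le T+2+C_1$ and $d_X(w^+,p_B(v))\le T+2+C_1$.
\item[(b)] If $|p_B(u)-p_B(v)|>2C_1$, then $\alpha$ meets $\{\delta_B\le T_0\}$.
\item[(c)] If $\delta_B(u),\delta_B(v)\le T_0$, then $\delta_B\le D_X$ along $\alpha$.
\item[(d)] If $\delta_B(u),\delta_B(v)\le D$, then $\delta_B\le D_X$ at every point of $\alpha$ whose subpaths to both ends have length at least $\kappa_X(D)$.
\end{itemize}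
\end{lemma}

\begin{proof}
(a) If $\delta_B(u)\le T$, then $w^-=u$ and \eqref{eq:plus2} applies. Otherwise $\delta_B(w^-)=T$ and $\delta_B\ge T$ before $w^-$, so $|p_B(u)-p_B(w^-)|\le C_1$ by Lemma~\ref{lem:away}(b), and $d_X(w^-,p_B(w^-))\le T+2$. For $w^+$ reverse $\alpha$.

(b) If $\delta_B>T_0$ along $\alpha$, cut $\alpha$ at a point where $\delta_B$ is minimal and apply Lemma~\ref{lem:away}(b) to the first part and to the reversal of the second; this gives $|p_B(u)-p_B(v)|\le2C_1$.

(c) A point with $\delta_B>T_0$ lies on a subpath with $\delta_B=T_0$ at both ends and $\delta_B\ge T_0$ throughout. By Lemma~\ref{lem:away}(a) this subpath has length at most $2\lambda(2T_0+5)$, and $\delta_B$ is $1$-Lipschitz.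

(d) If $\alpha$ does not meet $\{\delta_B\le T_0\}$, its length is at most $2\lambda(2D+5)<\kappa_X(D)$ by Lemma~\ref{lem:away}(a), and there is nothing to prove. Otherwise the pieces before the first point and after the last point in $\{\delta_B\le T_0\}$ are trivial or have length at most $2\lambda(D+T_0+5)<\kappa_X(D)$, again by Lemma~\ref{lem:away}(a). So the points in question lie between the first and the last point, where (c) applies.
\end{proof}

\subsection{Proof of (P0)--(P3)}
Define $Q_B=\{g\in G:\delta_B(go)\le\rho_0\}$. Then $gQ_B=Q_{gB}$, and for each $z\in\partial B$ there is $q\in Q_B$ with $d_X(qo,z)\le\rho_0$; in particular $Q_B\neq\emptyset$. With \eqref{eq:MS},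
\begin{equation}\label{eq:dict}
\begin{aligned}
d(g,Q_B)\le D\ &\Longrightarrow\ \delta_B(go)\le\rho_0+\lambda_0D,\\
\delta_B(go)\le D\ &\Longrightarrow\ d(g,Q_B)\le\lambda_0(D+\rho_0+1).
\end{aligned}
\end{equation}

\emph{(P0).} If $Q_B$ meets $N_D(g)$, then $\partial B$ meets the ball of radius $\rho_0+\lambda_0D$ about $go$; by local finiteness there are finitely many such $B$. Let $K_B\subset\partial B$ be compact with $P_BK_B=\partial B$. Every $P_B$-orbit in $Q_B$ contains some $q$ with $d_X(qo,K_B)\le\rho_0$, and there are finitely many such $q$ by properness. So $P_B$, and hence the subgroup $A$ of Lemma~\ref{lem:abelian}, has finitely many orbits on $Q_B$.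

\emph{(P1).} Let $D'=\rho_0+\lambda_0D$ and $g\in N_D(Q_B)\cap N_D(Q_{B'})$. Then $\delta_B(go)\le D'$, and $p_B(go)$ is within $D'$ of $p_B(\partial B')$ because $\delta_{B'}(go)\le D'$ and $p_B$ is $1$-Lipschitz. For two such elements $g,h$, \eqref{eq:shadow} and \eqref{eq:plus2} give $d_X(go,ho)\le2D'+4+(2D'+1)$. By \eqref{eq:MS}, $\beta(D)=\lambda_0(4D'+6)$ works.

\emph{(P2).} The idea is that both $E_B(x)$ and the entry points of geodesics lie near $p_B(xo)$. For $D\ge0$ put $\Delta(D)=\max(T_0,\rho_0+\lambda_0D)+2+C_1+\lambda_0\hat\omega$. By \eqref{eq:dict} and Lemma~\ref{lem:paths}(a) applied to the word path with $T=\max(T_0,\rho_0+\lambda_0D)$, every geodesic from $x$ to an element of $N_D(Q_B)$ contains an element $g_i$ with $d_X(g_io,p_B(xo))\le\Delta(D)$. Apply this with $D=0$ to a geodesic from $x$ to $e\in E_B(x)$, and choose $q\in Q_B$ with $d_X(qo,p_B(xo))\le\rho_0$. Then $d(g_i,q)\le\lambda_0(\Delta(0)+\rho_0+1)$, and from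
\[
d(x,g_i)+d(g_i,e)=d(x,e)\le d(x,q)\le d(x,g_i)+d(g_i,q)
\]
we get $d(g_i,e)\le\lambda_0(\Delta(0)+\rho_0+1)$. So every $e\in E_B(x)$ has $d_X(eo,p_B(xo))\le\Delta_1:=\lambda_0^2(\Delta(0)+\rho_0+1)+\Delta(0)$. By \eqref{eq:MS}, $c(D)=\lambda_0(\Delta(D)+2\Delta_1+1)$ bounds both $\operatorname{diam}E_B(x)$ and the distance from the element $g_i$ found for $D$ to $E_B(x)$.

\emph{(P3).} Put
\[
D_0=\lambda_0(D_X+\lambda_0\hat\omega+\rho_0+1),\qquad\kappa(D)=\lambda_0\bigl(\kappa_X(\rho_0+\lambda_0D)+1\bigr).
\]
If a geodesic has endpoints in $N_D(Q_B)$ and $g_i$ is at distance at least $\kappa(D)$ from both, then by \eqref{eq:MS} the point $g_io$ is at $d_X$-distance at least $\kappa_X(\rho_0+\lambda_0D)$ from both ends of the word path. Lemma~\ref{lem:paths}(d) gives $\delta_B(g_io)\le D_X$, and \eqref{eq:dict} gives $g_i\in N_{D_0}(Q_B)$. The term $\lambda_0\hat\omega$ in $D_0$ is needed only in Lemma~\ref{lem:partA}.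

\section{Word paths and hyperbolic segments: property (P4)}\label{sec:P4}

Hyperbolic segments with a common initial point and nearby endpoints stay close, by (H3). To deduce (P4) we compare a word path $\alpha$ with the segment $\mu$ joining its ends. They are not close everywhere: where $\mu$ passes deep through a horoball, $\alpha$ goes around. We show that this is the only discrepancy. Non-enclosed vertices of $\alpha$ are close to $\mu$ (Lemma~\ref{lem:partA}), and points of $\mu$ outside the horoballs are close to $\alpha$ (Lemma~\ref{lem:partB}).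

\subsection{Segments that cross a horoball}

\begin{lemma}\label{lem:crossing}
Let $u,v\in X$ and $\mu=[u,v]$, and suppose $|p_B(u)-p_B(v)|\ge4$. Then $\mu\cap\overline B$ is a nonempty segment $[z^-,z^+]$, with $z^-$ nearer to $u$, and $d_H(z^-,p_B(u))\le1$, $d_H(z^+,p_B(v))\le1$. A point of $\mu$ before $z^-$ (after $z^+$) at distance at most $1$ from $\overline B$ is within $2$ of $z^-$ (of $z^+$).
\end{lemma}

\begin{proof}
In the vertical plane through $u$ and $v$ write $u=(0,h)$, $v=(2\rho,h')$ with $\rho\ge2$ and $h,h'\le1$. The segment $\mu$ lies on a semicircle with center $(\chi,0)$ and radius $r_0$, where $r_0^2=\chi^2+h^2=(2\rho-\chi)^2+h'^2$. Thus $\chi=\rho+(h'^2-h^2)/4\rho\ge2-\frac18=\frac{15}8$, by symmetry $2\rho-\chi\ge\frac{15}8$, and $r_0\ge\frac{15}8$. The semicircle has height $1$ at the abscissas $\chi\pm\sqrt{r_0^2-1}$. The smaller one is $\chi-\sqrt{\chi^2+h^2-1}$, which lies in $[0,\chi-\sqrt{\chi^2-1}]\subset[0,1)$. This gives $z^-\in\mu$ with $d_H(z^-,p_B(u))\le|z^--p_B(u)|<1$. A point of $\mu$ before $z^-$ within $1$ of $\overline B$ has height in $[e^{-1},1]$ by (H1).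 By (H2) its distance from $z^-$ is at most
\[
\operatorname{arccosh}(er_0)-\operatorname{arccosh}(r_0)=\int_{r_0}^{er_0}\frac{dy}{\sqrt{y^2-1}}\le\frac1{\sqrt{1-r_0^{-2}}}\int_{r_0}^{er_0}\frac{dy}y\le\frac{15}{\sqrt{161}}<2 .
\]
The statements for $z^+$ follow by exchanging $u$ and $v$.
\end{proof}

\subsection{Significant horoballs and gaps}
Put $C_2=T_0+2+C_1$ and $K=2C_1+1\ge4$. Let $\alpha:[0,\ell]\to X$ be the word path of a geodesic $\sigma$ from $x$ to $y$, with $\ell=d(x,y)$, and let $u=xo$, $v=yo$, $\mu=[u,v]$. Call $B\in\mathcal B$ \emph{significant} if $|p_B(u)-p_B(v)|\ge K$. For such $B$, Lemma~\ref{lem:paths}(b) shows that $\alpha$ meets $\{\delta_B\le T_0\}$, so by local finiteness there are finitely many significant $B$. Let $w_B^-,w_B^+$ be the first and last points of $\alpha$ in $\{\delta_B\le T_0\}$, let $I_B\subset[0,\ell]$ be the closed parameter interval between them, and let $\mu\cap\overline B=[z_B^-,z_B^+]$ as in Lemma~\ref{lem:crossing}. By Lemmas~\ref{lem:paths}(a) and~\ref{lem:crossing},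
\begin{equation}\label{eq:wz}
d_H(w_B^-,z_B^-)\le C_2+1,\qquad d_H(w_B^+,z_B^+)\le C_2+1 .
\end{equation}
A \emph{gap} is the closure $J=[\theta^-,\theta^+]$ of a component of $[0,\ell]\setminus\bigcup I_B$. The intervals $I_B$ and the gaps cover $[0,\ell]$. An endpoint of a gap is $0$, $\ell$ or an endpoint of some $I_B$, so $\alpha(\theta^-)$ and $\alpha(\theta^+)$ are within $C_2+1$ of $\mu$ by \eqref{eq:wz}.

On a gap the path makes no long passage along any horoball, significant or not. Put $K'=2C_1+2C_2+\lambda(K+2C_2+1)+1$.

\begin{lemma}\label{lem:gapproj}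
For every gap $J=[\theta^-,\theta^+]$ and every $B\in\mathcal B$, $|p_B(\alpha(\theta^-))-p_B(\alpha(\theta^+))|\le K'$.
\end{lemma}

\begin{proof}
Suppose not. By Lemma~\ref{lem:paths}(b),(a) for $\alpha|_J$, the first and last points $z,z'$ of $\alpha|_J$ in $\{\delta_B\le T_0\}$ exist and are within $C_2$ of $p_B(\alpha(\theta^-))$ and $p_B(\alpha(\theta^+))$. So $d_X(z,z')>K'-2C_2>\lambda(K+2C_2+1)$, and the parameters of $z$ and $z'$ are distinct. If $B$ is significant, both parameters lie in $I_B\cap J$. But the interval $I_B$ is disjoint from $(\theta^-,\theta^+)$, so $I_B\cap J$ has at most one point. If $B$ is not significant, let $w,w'$ be the first and last points of $\alpha$ in $\{\delta_B\le T_0\}$. Then $d_X(w,w')\le K+2C_2$ by Lemma~\ref{lem:paths}(a). The subpath from $w$ to $w'$ contains $z$ and $z'$ and has length at most $\lambda(K+2C_2+1)$. Both cases are contradictory.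
\end{proof}

It follows that along the segment joining the ends of a gap the metrics $d_X$ and $d_H$ are comparable, and the usual contraction argument for quasi-geodesics applies. Let $s_0=2\operatorname{arcsinh}(K'/2)\le K'$, define $t_0>0$ by $\cosh t_0=2\lambda K'/s_0$, and put
\[
l_0=2\lambda\Bigl(4\sinh\frac{t_0+s_0}2+2K'+1\Bigr),\qquad C_3=t_0+l_0+C_2+1 .
\]

\begin{lemma}\label{lem:gapclose}
For every gap $J$, each point of $\alpha(J)$ is within $d_H$-distance $C_3$ of $\mu$.
\end{lemma}

\begin{proof}
Let $\nu=[\alpha(\theta^-),\alpha(\theta^+)]$. By (H3), $\nu$ is within $C_2+1$ of $\mu$, so it suffices to show that $\alpha(J)$ is within $t_0+l_0$ of $\nu$.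

If $\nu\cap B\neq\emptyset$, the endpoints of this crossing lie on $\partial B$ and on the Euclidean segment from $p_B(\alpha(\theta^-))$ to $p_B(\alpha(\theta^+))$, onto which $\nu$ projects vertically. By Lemma~\ref{lem:gapproj} and (H1) the crossing has length at most $s_0$. For $z\in\nu$ let $\bar z=z$ if $z\in X$, and otherwise let $\bar z$ be an endpoint of the crossing containing $z$; then $\bar z\in\nu\cap X$ and $d_H(z,\bar z)\le s_0$. Since $2\sinh(s/2)/s$ is increasing with value $K'/s_0\geq1$ at $s_0$, replacing crossings by horospherical segments as in the proof of \eqref{eq:HX} gives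
\begin{equation}\label{eq:bilip}
d_X(z_1,z_2)\le(K'/s_0)\,d_H(z_1,z_2)\qquad\text{for }z_1,z_2\in\nu\cap X.
\end{equation}

Let $\pi$ be the nearest point projection to $\nu$. Consider a subpath of $\alpha|_J$ from $e$ to $e'$, of length $l$, on which $d_H(\cdot,\nu)\ge t_0$ with equality at both ends. We claim $d_H(\pi(e),\pi(e'))\le l/\cosh t_0$. Take Fermi coordinates $(\rho,\tau)$ along a line containing $\nu$. By (H4), $\pi(z)$ is the point of $\nu$ whose parameter is closest to $\tau(z)$. Let $\tau_1,\tau_2$ be the parameters of $\pi(e),\pi(e')$; we may assume $\tau_1<\tau_2$. Then $\tau(e)\le\tau_1$ and $\tau(e')\ge\tau_2$, so some part of the subpath runs from $\tau=\tau_1$ to $\tau=\tau_2$ with $\tau\in[\tau_1,\tau_2]$ throughout. There $\rho=d_H(\cdot,\nu)\ge t_0$, and (H4) gives $\tau_2-\tau_1\le l/\cosh t_0$.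

Now $d_H(e,\overline{\pi(e)})\le t_0+s_0$ and $d_H(e',\overline{\pi(e')})\le t_0+s_0$. By \eqref{eq:HX} and \eqref{eq:bilip},
\[
l\le\lambda\bigl(d_X(e,e')+1\bigr)\le\lambda\Bigl(4\sinh\frac{t_0+s_0}2+\frac{K'}{s_0}\Bigl(\frac l{\cosh t_0}+2s_0\Bigr)+1\Bigr)=\frac{l_0}2+\frac l2,
\]
so $l\le l_0$. Since $\alpha|_J$ begins and ends on $\nu$, every point of it at distance more than $t_0$ from $\nu$ lies on such a subpath, and so is within $t_0+l_0$ of $\nu$.
\end{proof}

\subsection{The two comparisons}

\begin{lemma}\label{lem:partA}
If $g$ lies on $\sigma$ and is not $M$-enclosed in $\sigma$, then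
\[
d_H(go,\mu)\le C_4(M):=\max\bigl(C_3,\ \lambda_0(M+\hat\omega)+C_2+1\bigr).
\]
\end{lemma}

\begin{proof}
If the parameter $d(x,g)$ of $g$ lies in a gap, use Lemma~\ref{lem:gapclose}. Otherwise it lies in some $I_B=[\theta_1,\theta_2]$. Let $a$ be the last element of $\sigma$ with parameter at most $\theta_1$ and $b$ the first with parameter at least $\theta_2$. Then $a$ is before $g$, $b$ is after $g$, and $d_X(ao,w_B^-),d_X(bo,w_B^+)\le\lambda_0\hat\omega$. So $\delta_B(ao),\delta_B(bo)\le T_0+\lambda_0\hat\omega\le D_X+\lambda_0\hat\omega$, and $a,b\in N_{D_0}(Q_B)$ by \eqref{eq:dict} and the choice of $D_0$. As $g$ is not $M$-enclosed, $d(a,g)<M$ or $d(g,b)<M$. Hence $go$ is within $\lambda_0(M+\hat\omega)$ of $w_B^-$ or $w_B^+$, and \eqref{eq:wz} finishes the proof.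
\end{proof}

\begin{lemma}\label{lem:partB}
Every $z\in\mu\cap X$ is within $d_H$-distance $C_5:=\max(C_3,D_X+C_2+5)$ of a point of $\alpha$.
\end{lemma}

\begin{proof}
Let $\pi_\mu$ be the nearest point projection to $\mu$. The path $\pi_\mu\circ\alpha$ runs from $u$ to $v$ in the segment $\mu$, so $\pi_\mu(\alpha(\theta))=z$ for some $\theta$. If $\theta$ lies in a gap, then $d_H(z,\alpha(\theta))=d_H(\alpha(\theta),\mu)\le C_3$.

Otherwise $\theta\in I_B$ for a significant $B$. The point $\alpha(\theta)$ may be far from $\mu$, so we show instead that $z$ is near $z_B^-$ or $z_B^+$. By Lemma~\ref{lem:paths}(c) for $\alpha|_{I_B}$ we have $\delta_B(\alpha(\theta))\le D_X$. By \eqref{eq:plus2}, $b=p_B(\alpha(\theta))$ is within $D_X+2$ of $\alpha(\theta)$, so $z_b=\pi_\mu(b)$ is within $D_X+2$ of $z$ by (H3). Since $z\notin B$, it lies before $z_B^-$ or after $z_B^+$ on $\mu$. Reversing the roles of the two ends if necessary, assume that it lies before $z_B^-$.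

If $z_b$ is not strictly before $z_B^-$, then $z_B^-$ lies between $z$ and $z_b$, and $d_H(z,z_B^-)\le D_X+2$. If $z_b$ is strictly before $z_B^-$, then $z_b$ is the point of $[z_b,z_B^-]\subset\mu$ nearest to $b$, so $d_H(z_b,[b,z_B^-])<1$ by (H5). As $[b,z_B^-]\subset\overline B$ by convexity, Lemma~\ref{lem:crossing} gives $d_H(z_b,z_B^-)\le2$, and $d_H(z,z_B^-)\le D_X+4$. In both cases \eqref{eq:wz} gives $d_H(z,w_B^-)\le D_X+C_2+5$.
\end{proof}

\begin{proof}[Proof of \textup{(P4)}]
Let $g$ lie on a geodesic $\sigma$ from $x$ to $y$ and not be $M$-enclosed in $\sigma$, let $d(y,y')\le r$, and let $\sigma'$ be any geodesic from $x$ to $y'$, with word path $\alpha'$. Put $\mu=[xo,yo]$ and $\mu'=[xo,y'o]$. The function $d_H(\cdot,\mu')$ is convex on $\mu$, vanishes at $xo$ and is at most $\lambda_0r$ at $yo$, so it is at most $\lambda_0r$ on $\mu$. By Lemma~\ref{lem:partA} there is $z_1\in\mu'$ with $d_H(go,z_1)\le C_6:=C_4(M)+\lambda_0r$.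

Lemma~\ref{lem:partB} needs a point of $\mu'\cap X$. If $z_1\in X$, put $z_2=z_1$. Otherwise $z_1\in B$ for some $B\in\mathcal B$, and $d_H(z_1,\partial B)\le C_6$ because $go\notin B$. The ends of $\mu'$ lie in $X$, so $\mu'\cap\overline B$ is a segment with ends on $\partial B$, of length $2\tau_0$ say. By (H2) it lies on a semicircle of radius $\cosh\tau_0$. If $z_1$ is at distance $\epsilon\le\tau_0$ from the nearer end $z_2$, its height is $\cosh\tau_0/\cosh(\tau_0-\epsilon)\ge\frac12e^{\tau_0}/e^{\tau_0-\epsilon}=\frac12e^{\epsilon}$. By (H1), $\epsilon\le C_6+\log2\le C_6+1$. In both cases $z_2\in\mu'\cap X$ and $d_H(go,z_2)\le2C_6+1$.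

By Lemma~\ref{lem:partB} for $\alpha'$, some element $g'$ of $\sigma'$ has $d_H(go,g'o)\le C_7:=2C_6+1+C_5+\lambda_0\hat\omega$. By \eqref{eq:HX} and \eqref{eq:MS}, $d(g,g')\le\lambda_0(2\sinh(C_7/2)+1)=:R(M,r)$, which does not depend on $x,y,y',g,\sigma,\sigma'$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lattice}]
The sets $Q_B=\{g:\delta_B(go)\le\rho_0\}$, $B\in\mathcal B$, satisfy (P0)--(P3) by Section~\ref{sec:truncated}, and (P4), with the constant $D_0$ of (P3), by the present section. Theorem~\ref{thm:axiomatic} applies.
\end{proof}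

As explained in Section~\ref{sec:intro}, Theorem~\ref{thm:coxeter} follows, and the Question has a positive answer.

\begin{thebibliography}{9}

\bibitem{Bow} Bowditch, J. Funct. Anal. \textbf{113} (1993).

\bibitem{ES} Eilenberg and Sch\"utzenberger, J. Algebra \textbf{13} (1969).

\bibitem{EGG} \emph{Experiments on the growth of groups}, \texttt{https://docslib.org/doc/13353143/} \texttt{experiments-on-the-growth-of-groups}.

\bibitem{GR} Garland and Raghunathan, Ann. of Math. \textbf{92} (1970).

\bibitem{Ito} Ito, J. Comput. System Sci. \textbf{3} (1969).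

\end{thebibliography}
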